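# Zero-patterns of orthogonal matrices over subfields of $\mathbb R$

## 1. The guess that rational entries always suffice, and the cases $n\le 3$

A real $n\times n$ matrix $X$ is **orthogonal** if $X^TX=I$. Equivalently, its rows are orthonormal, and equivalently its columns are. A **rational orthogonal matrix** is an orthogonal matrix all of whose entries are rational. Two matrices $X,Y$ of the same size have the **same zero-pattern** if, for all $i,j$, $X_{ij}=0$ if and only if $Y_{ij}=0$. The **support** of a row is the set of columns where its entry is nonzero.

Take a real orthogonal matrix and remember only where its zeros are. Can those positions, and no others, be the zeros of a rational orthogonal matrix? The question is raised in "Related papers: On orthogonal matrices with zero diagonal" (https://scifaro.com/en/related/1810.08961), where the affirmative answer is stated as a conjecture: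

**Conjecture.** For every positive integer $n$ and every real orthogonal $n\times n$ matrix $X$, there exists a rational orthogonal $n\times n$ matrix $Y$ with the same zero-pattern as $X$.

The answer one would first guess is yes. For instance, $\frac1{\sqrt2}\begin{pmatrix}1&1\\1&-1\end{pmatrix}$ is irrational, but its pattern (no zeros) is also the pattern of $\frac15\begin{pmatrix}3&4\\4&-3\end{pmatrix}$. Since a pattern retains so little information, there seems to be much room. Let us test the guess.

Permuting rows, or columns, preserves orthogonality and rationality, so we may work up to permutations. We use one remark repeatedly: *two orthogonal vectors cannot have supports meeting in exactly one column*, because their inner product would be a single nonzero term. This applies to rows and, with the roles exchanged, to columns.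

**$n=1$.** The matrix is $(\pm1)$.

**$n=2$.** If there is a zero, the row containing it has one nonzero entry, equal to $\pm1$. The column of that entry is a unit vector, so its other entry is $0$, and up to permutation we have the pattern of $I$. If there is no zero, use $\frac15\begin{pmatrix}3&4\\4&-3\end{pmatrix}$.

**$n=3$.** If some row has only one nonzero entry, that entry is $\pm1$, the rest of its column vanishes, and the other rows and columns form a $2\times2$ orthogonal matrix, a settled case. The same holds for a column with only one nonzero entry. So let every row and column have at least two nonzero entries. Suppose there is a zero, say at position $(1,3)$. Row 1 has support $\{1,2\}$. Rows 2 and 3 have at least two nonzero entries, so each meets $\{1,2\}$; by the remark each meets it in both columns. Column 3 has at least two nonzero entries, so rows 2 and 3 are full. Hence there is exactly one zero, and this pattern is realized by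
$$\begin{pmatrix}3/5&4/5&0\\ 12/25&-9/25&4/5\\ 16/25&-12/25&-3/5\end{pmatrix}.$$
With $f_1=\frac15(3,4,0)$, $f_2=\frac15(4,-3,0)$, $f_3=(0,0,1)$, its rows are $f_1$, $\frac15(3f_2+4f_3)$, $\frac15(4f_2-3f_3)$, which are orthonormal. If there is no zero at all, use the full matrices below.

**Full patterns, all $n\ge3$.** Let $J$ be the all-ones matrix. Then $I-\frac2nJ$ is the reflection in the all-ones vector, so it is orthogonal. Its entries $1-\frac2n$ and $-\frac2n$ are rational and nonzero.

So the guess survives for $n\le3$ and for all patterns without zeros.

## 2. Rational approximation, and what it does to the zeros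

The first general approach is to approximate $X$ by rational orthogonal matrices. The textbook tool is the Cayley transform.

**Lemma 1.** Let $K$ be a real skew-symmetric matrix. Then $I+K$ is invertible and $U=(I-K)(I+K)^{-1}$ is orthogonal. If $K$ is rational, so is $U$. Every real orthogonal $U$ without eigenvalue $-1$ arises in this way.

*Proof.* If $(I+K)x=0$ for a real $x$, then $0=x^Tx+x^TKx=x^Tx$, so $x=0$. Since $K^T=-K$, we get $U^T=(I-K)^{-1}(I+K)$, and as all these matrices commute,
$$U^TU=(I-K)^{-1}(I+K)(I-K)(I+K)^{-1}=I.$$
Rationality is clear. Conversely, let $U$ be orthogonal without eigenvalue $-1$ and put $K=(I-U)(I+U)^{-1}$. Using $U^T=U^{-1}$,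
$$K^T=(I+U^{-1})^{-1}(I-U^{-1})=(U+I)^{-1}(U-I)=-K.$$
From $K(I+U)=I-U$ we get $(I+K)U=I-K$, that is, $U=(I+K)^{-1}(I-K)=(I-K)(I+K)^{-1}$. $\square$

So if $U$ has no eigenvalue $-1$, we may take its $K$, choose rational skew matrices $K'\to K$, and obtain rational orthogonal $U'\to U$. Once $U'$ is close to $U$, every nonzero entry of $U$ is nonzero in $U'$. Here the argument stops: an entry that is $0$ in $U$ is only *small* in $U'$. Keeping it at $0$ is a polynomial equation in the entries of $K'$, and a system of such equations with a real solution may have no rational solution. Density does not touch this.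

The place where the attempt fails suggests the opposite plan: use the zeros to impose equations, and try to impose one with a real solution but no rational one. The equation will be $t^2+t-1=0$.

**Theorem A.** For every $n\ge 24$ there is a real orthogonal $n\times n$ matrix $X$ such that no rational orthogonal matrix has the same zero-pattern as $X$.

So the conjecture is false. Nothing here says that $24$ is the smallest possible value.

## 3. Reduction to a few orthogonal rows; core and slack columns

This step removes the requirement that the matrix be square and normalized.

**Lemma 2.** Let $M$ be a real $k\times N$ matrix with nonzero, pairwise orthogonal rows, and suppose that no rational $k\times N$ matrix with the same zero-pattern has pairwise orthogonal rows. Then for every $n\ge N$ there is a real orthogonal $n\times n$ matrix whose zero-pattern is not that of any rational orthogonal matrix.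

*Proof.* Divide each row of $M$ by its norm, which does not change the pattern, and complete the $k$ orthonormal rows to an orthonormal basis of $\mathbb R^N$. This gives a real orthogonal $X_0$ whose first $k$ rows have the pattern of $M$. Put $X=X_0\oplus I_{n-N}$. If a rational orthogonal $Y$ had the pattern of $X$, its first $k$ rows would vanish outside the first $N$ columns. Restricted to those columns they would be pairwise orthogonal and rational, with the pattern of $M$, a contradiction. $\square$

Lengths play no role for $M$; only orthogonality does. But a few columns cannot carry many pairwise orthogonal nonzero vectors: in $\mathbb R^3$ there are at most three. So we split the columns into two kinds. The **core** columns (there will be three) carry vectors satisfying chosen orthogonality relations. The **slack** columns cancel the inner products of pairs for which we do *not* want a relation.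

For example, core parts $(1,1)$ and $(1,2)$ have inner product $3$. With one slack column holding $1$ and $-3$ the rows become $(1,1,1)$ and $(1,2,-3)$, which are orthogonal. In another matrix with the same pattern the slack entries can absorb any nonzero value of the core inner product, so this pair of rows does not force its core parts to be orthogonal. In contrast:

> If two rows have no common slack column, then in every matrix with the same zero-pattern and pairwise orthogonal rows, their core parts are orthogonal. $\qquad(1)$

Indeed, their common support lies in the core. So the designer chooses which core pairs are forced to be orthogonal, and what remains is to find core vectors whose supports and relations force an irrational number.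

## 4. What two-term relations can and cannot force

The simplest relations involve vectors with two common coordinates. They have a clear meaning: if $C=(1,c,0)$ and $A=(1,\alpha,\beta)$, then $C\perp A$ says $c=-1/\alpha$. So $C$ reads a ratio of coordinates of $A$ and stores its negative reciprocal. If also $C\perp B$ with $B=(1,\gamma,\delta)$, then $\gamma=\alpha$: ratios can be copied. However, relations of this kind alone never force irrationality.

**Lemma 3.** Let $v_1,\dots,v_k$ be real vectors and $E$ a set of pairs of indices such that $v_i\cdot v_j=0$ for $\{i,j\}\in E$, and such that the supports of $v_i$ and $v_j$ have at most two common elements for $\{i,j\}\in E$. Replace every nonzero entry by its sign. The resulting vectors with entries $0,\pm1$ have the same supports and satisfy the same orthogonality relations.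

*Proof.* Let $\{i,j\}\in E$. If the common support is empty there is nothing to show, and it cannot have exactly one element. If it is $\{p,q\}$, then $(v_i)_p(v_j)_p=-(v_i)_q(v_j)_q\ne0$. Taking signs, the same equation holds for the sign vectors. $\square$

So at least one relation must have three terms. Take two full vectors in $\mathbb R^3$ with the same ratio of the first two coordinates:
$$A=(1,\alpha,\beta),\qquad B=(1,\alpha,\delta),\qquad A\perp B:\quad 1+\alpha^2+\beta\delta=0. \tag{2}$$
This is one equation between $\alpha^2$ and $\beta\delta$. We look for a second one, and two-term relations can supply one of multiplicative kind.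

**A first attempt.** Use vectors on coordinates $2,3$: let $R=(0,1,\rho)\perp A$ and $R'=(0,1,\rho')\perp B$. Then $\rho=-\alpha/\beta$ and $\rho'=-\alpha/\delta$. Require $R\perp R'$, that is, $1+\rho\rho'=0$. This gives $\alpha^2/(\beta\delta)=-1$, or $\beta\delta=-\alpha^2$, and (2) becomes $1=0$. The relations have no solution even over $\mathbb R$.

The attempt fails because $\alpha^2$ enters as a *quotient* with $\beta\delta$. If it entered as a product, with $\alpha^2\beta\delta=-1$, then multiplying (2) by $\alpha^2$ would give
$$\alpha^4+\alpha^2-1=0,$$
which has a real solution and makes $\alpha^2$ irrational. To pass from quotient to product, replace $\alpha$ by $-1/\alpha$ before reading the ratios: use companions of $A$ and $B$,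
$$G=(1,-1/\alpha,\beta),\qquad H=(1,-1/\alpha,\delta),$$
and let $R\perp G$, $R'\perp H$ instead. The second coordinates of $G$ and $H$ are forced with a vector $C'=(1,\alpha,0)$, itself forced by $C'\perp C$. The third coordinates are copied from $A$ and $B$ with vectors $K,L$ on coordinates $1,3$. This makes ten vectors.

## 5. Ten vectors in $\mathbb R^3$ that force $t^2+t-1=0$

The supports in the core coordinates $\{1,2,3\}$ are: $A,B,G,H$ full; $C,C'$ on $\{1,2\}$; $K,L$ on $\{1,3\}$; $R,R'$ on $\{2,3\}$.

**Step 1: the relations exclude rational vectors.** Suppose ten rational vectors with these supports satisfy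
$$\begin{gathered}A\perp B,\ A\perp C,\ B\perp C,\ C\perp C',\ C'\perp G,\ C'\perp H,\ A\perp K,\\ G\perp K,\ B\perp L,\ H\perp L,\ G\perp R,\ H\perp R',\ R\perp R'.\end{gathered}\tag{3}$$
Scale each by a nonzero rational so that its first nonzero entry is $1$; the relations are unaffected. Write
$$A=(1,\alpha,\beta),\ B=(1,\gamma,\delta),\ C=(1,c,0),\ C'=(1,c',0),\ G=(1,g,h),\ H=(1,g',h'),$$
$$K=(1,0,\kappa),\ L=(1,0,\lambda),\ R=(0,1,\rho),\ R'=(0,1,\rho'),$$
where all letters are nonzero rationals. Then:

* $C\perp A$ gives $1+c\alpha=0$, so $c=-1/\alpha$; $C\perp B$ gives $1+c\gamma=0$, so $\gamma=\alpha$.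
* $C'\perp C$ gives $1+cc'=0$, so $c'=\alpha$.
* $G\perp C'$ and $H\perp C'$ give $1+g\alpha=0=1+g'\alpha$, so $g=g'=-1/\alpha$.
* $K\perp A$ and $K\perp G$ give $1+\kappa\beta=0=1+\kappa h$, so $h=\beta$.
* $L\perp B$ and $L\perp H$ give $1+\lambda\delta=0=1+\lambda h'$, so $h'=\delta$.
* $R\perp G$ gives $g+\rho h=0$, so $\rho=-g/h=1/(\alpha\beta)$. Likewise $R'\perp H$ gives $\rho'=1/(\alpha\delta)$.
* $R\perp R'$ gives $1+\rho\rho'=0$, so $\alpha^2\beta\delta=-1$.
* $A\perp B$ gives $1+\alpha\gamma+\beta\delta=1+\alpha^2+\beta\delta=0$.

Multiplying the last equation by $\alpha^2$ gives $\alpha^4+\alpha^2-1=0$. So $t=\alpha^2$ is a rational root of $t^2+t-1$, whose discriminant $5$ is not a rational square, a contradiction.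

**Step 2: the relations hold for real vectors.** Put
$$\varphi=\tfrac{1+\sqrt5}2,\qquad a=\sqrt{1/\varphi},\qquad\text{so}\quad a^2=\varphi^{-1}=\varphi-1,\quad \varphi a^2=1,\quad \varphi a=1/a .$$
Choose $\alpha=a$, $\beta=1$, $\delta=-\varphi$; then $\alpha^2\beta\delta=-1$ and $1+\alpha^2+\beta\delta=1+(\varphi-1)-\varphi=0$. The formulas of Step 1, after rescaling some of the vectors, give
$$\begin{array}{llll}
A=(1,a,1) & B=(1,a,-\varphi) & C=(a,-1,0) & C'=(1,a,0)\\
G=(a,-1,a) & H=(a,-1,-\varphi a) & K=(1,0,-1) & L=(\varphi,0,1)\\
R=(0,a,1) & R'=(0,\varphi a,-1). &&
\end{array}$$
We need all $45$ inner products, because the nonzero ones must be cancelled. They are: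

| | $B$ | $C$ | $C'$ | $G$ | $H$ | $K$ | $L$ | $R$ | $R'$ |
|---|---|---|---|---|---|---|---|---|---|
| $A$ | $0$ | $0$ | $1+a^2$ | $a$ | $-\varphi a$ | $0$ | $\varphi+1$ | $1+a^2$ | $0$ |
| $B$ | | $0$ | $1+a^2$ | $-\varphi a$ | $\varphi^2a$ | $1+\varphi$ | $0$ | $-1$ | $1+\varphi$ |
| $C$ | | | $0$ | $1+a^2$ | $1+a^2$ | $a$ | $\varphi a$ | $-a$ | $-\varphi a$ |
| $C'$ | | | | $0$ | $0$ | $1$ | $\varphi$ | $a^2$ | $1$ |
| $G$ | | | | | $a^2$ | $0$ | $(1+\varphi)a$ | $0$ | $-(1+\varphi)a$ |
| $H$ | | | | | | $(1+\varphi)a$ | $0$ | $-(1+\varphi)a$ | $0$ |
| $K$ | | | | | | | $\varphi-1$ | $-1$ | $1$ |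
| $L$ | | | | | | | | $1$ | $-1$ |
| $R$ | | | | | | | | | $0$ |

The entries that use the arithmetic of $\varphi$ are $AB=1+a^2-\varphi=0$, $AR'=\varphi a^2-1=0$, $BR=a^2-\varphi=-1$, $BR'=\varphi a^2+\varphi=1+\varphi$, $C'R'=\varphi a^2=1$, $GH=a^2+1-\varphi a^2=a^2$ and $RR'=\varphi a^2-1=0$. The others are immediate. There are $14$ zero pairs,
$$AB,\,AC,\,AK,\,AR',\,BC,\,BL,\,CC',\,C'G,\,C'H,\,GK,\,GR,\,HL,\,HR',\,RR',$$
namely the $13$ pairs in (3) and $AR'$. The other $31$ products are nonzero. The relation $A\perp R'$ was not needed in Step 1; it appears because of the choice $\beta=1$. Indeed, for vectors as in Step 1, $A\cdot R'=\alpha+\beta/(\alpha\delta)$ vanishes exactly when $\alpha^2\delta=-\beta$, and since $\alpha^2\delta=-1/\beta$, this means $\beta^2=1$.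

**Step 3: slack columns.** The purpose is to make the ten rows pairwise orthogonal without letting the two rows of a zero pair share a slack column. The obvious device is a *pair column* for each nonzero pair $\{i,j\}$ with core inner product $g_{ij}$: put $1$ in row $i$ and $-g_{ij}$ in row $j$. That would use $3+31=34$ columns and already disprove the conjecture for $n\ge34$. To reach $24$, let one column serve three pairs at once.

Suppose three rows $1,2,3$ satisfy $g_{12}g_{13}g_{23}<0$. Put
$$x_1=\sqrt{g_{12}g_{13}/(-g_{23})},\qquad x_2=-g_{12}/x_1,\qquad x_3=-g_{13}/x_1$$
in one column. The number under the root is positive, because $g_{12}g_{13}$ and $-g_{23}$ have the same sign. Then $x_1x_2=-g_{12}$, $x_1x_3=-g_{13}$, and $x_2x_3=g_{12}g_{13}/x_1^2=-g_{23}$, so this *triangle column* cancels all three products. We use five of them: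

| rows | $g_{12},\,g_{13},\,g_{23}$ | $x_1,\,x_2,\,x_3$ |
|---|---|---|
| $A,G,H$ | $a,\,-\varphi a,\,a^2$ | $1/a,\,-a^2,\,1$ |
| $C',K,R$ | $1,\,a^2,\,-1$ | $a,\,-1/a,\,-a$ |
| $C',L,R'$ | $\varphi,\,1,\,-1$ | $1/a,\,-1/a,\,-a$ |
| $C,L,R$ | $\varphi a,\,-a,\,1$ | $1,\,-1/a,\,a$ |
| $C,K,R'$ | $a,\,-\varphi a,\,1$ | $1,\,-a,\,1/a$ |

In each row of this table the product of the three $g$'s is negative, and the products $x_ix_j=-g_{ij}$ can be checked directly using $\varphi=1/a^2$. The five triples contain the pairs
$$AG,AH,GH;\quad C'K,C'R,KR;\quad C'L,C'R',LR';\quad CL,CR,LR;\quad CK,CR',KR',$$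
which are $15$ distinct nonzero pairs. For each of the remaining $16$ nonzero pairs,
$$AC',AL,AR,BC',BG,BH,BK,BR,BR',CG,CH,GL,GR',HK,HR,KL,$$
use one pair column. All other slack entries are $0$. This defines a real $10\times24$ matrix $M$, with $3+5+16=24$ columns.

**Step 4: conclusion.** Each nonzero pair lies together in the support of exactly one slack column, which cancels its inner product. No zero pair lies together in the support of a slack column. So the rows of $M$ are pairwise orthogonal, and they are nonzero. Let $M'$ be a rational matrix with the pattern of $M$ and pairwise orthogonal rows. By (1), the core parts of the rows of each zero pair are orthogonal in $M'$. Hence the core parts of $M'$ are rational vectors with the supports of Step 1 satisfying (3), which Step 1 excludes. Lemma 2 with $k=10$, $N=24$ proves Theorem A. $\blacksquare$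

## 6. From one quadratic to all polynomial systems: statements

The core of Section 5 encodes one equation. The same vocabulary (reading ratios, copying them, adding with one longer relation) encodes every polynomial system. Throughout, $F$ denotes a subfield of $\mathbb R$. A zero-pattern is **$F$-realizable** if some orthogonal matrix with entries in $F$ has that zero-pattern. For example, the pattern of Theorem A is $\mathbb R$-realizable but not $\mathbb Q$-realizable. "Effectively" means "by an algorithm".

**Theorem B (universality).** Given $f_1,\dots,f_s\in\mathbb Z[x_1,\dots,x_m]$, one can effectively construct a square zero-pattern $Z$ such that for **every** subfield $F\subseteq\mathbb R$: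
$$Z\text{ is }F\text{-realizable}\iff f_1=\dots=f_s=0\text{ has a solution in }F^m .$$

**Theorem C (classification).** For a subfield $F\subseteq\mathbb R$ the following are equivalent: (i) every zero-pattern of a real orthogonal matrix is $F$-realizable; (ii) $F$ contains all real algebraic numbers.

**Corollary D.** There is an algorithm deciding whether a zero-pattern is realized by a rational orthogonal matrix if and only if there is an algorithm deciding solvability in $\mathbb Q$ of polynomial systems over $\mathbb Z$ (Hilbert's tenth problem over $\mathbb Q$).

The proof of Theorem B has three stages: polynomial systems become systems of very simple equations in *nonzero* unknowns (Section 8); these become lists of supports and orthogonality relations (Section 9); such lists become square patterns (Section 7). We write $v\propto w$ if $v$ is a nonzero scalar multiple of $w$, and $e_j$ for standard basis vectors.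

## 7. From supports and relations to a square pattern over $F$

**Definition.** A **scheme** consists of a finite nonempty set $I$ of rows, a finite set $\Omega$ of coordinates, nonempty supports $S_i\subseteq\Omega$ $(i\in I)$, and a set $E$ of unordered pairs of distinct rows. An **$F$-realization** is a family of vectors $v_i\in F^\Omega$ whose supports are exactly the $S_i$, with $v_i\cdot v_j=0$ for all $\{i,j\}\in E$.

Example: the ten rows of Section 5 with $\Omega=\{1,2,3\}$ and $E$ the $14$ zero pairs form a scheme which has an $\mathbb R$-realization (Step 2) and no $\mathbb Q$-realization (Step 1).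

**Lemma 4.** From a scheme one can effectively construct a square zero-pattern $Z$ such that for every $F\subseteq\mathbb R$: $Z$ is $F$-realizable if and only if the scheme has an $F$-realization.

In Section 5 we completed an orthonormal family over $\mathbb R$ without looking at the new rows. Now the completed matrix must have entries in $F$ and a pattern fixed in advance. Two problems arise: norms must lie in $F$, and the pattern of the added rows must be controlled. The construction provides spare columns for both.

*Construction.* Let $k=|I|$. Take the columns $\Omega$ with the given supports; two further columns for each pair $\{i,j\}\notin E$, each with support $\{i,j\}$; and two further columns for each row $i$, each with support $\{i\}$, called the *private columns* of row $i$. This is a $k\times n$ pattern $P$ with $n\ge2k>k$. Let $Z$ be the $n\times n$ pattern whose first $k$ rows are $P$ and whose other $n-k$ rows have no zeros. (For the example above, $n=3+2\cdot31+2\cdot10=85$.)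

*Proof that $F$-realizability of $Z$ gives a realization.* Let $Y$ be orthogonal over $F$ with pattern $Z$. If $\{i,j\}\in E$, rows $i$ and $j$ of $Y$ have common support only inside $\Omega$, so their restrictions to $\Omega$ are orthogonal. The restrictions have supports $S_i$. So they form an $F$-realization.

*Proof of the converse.* Let $(v_i)$ be an $F$-realization. Fill in the columns $\Omega$ with it.

**Step 1: orthogonality of the top rows.** For each pair $\{i,j\}\notin E$ let $g=v_i\cdot v_j$ and choose $\mu\in F\setminus\{0,-g\}$. In the two columns of this pair put $(1,1)$ in row $i$ and $(\mu,-g-\mu)$ in row $j$. All four entries are nonzero and they contribute $\mu-g-\mu=-g$. So the top rows are pairwise orthogonal, whatever we put in the private columns. (One column per pair would not do: if $g=0$, it could not have two nonzero entries. This is why there are two.)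

**Step 2: lengths in $F$.** In row $i$ put $1$ in the first private column. Let $q\in F$, $q>0$, be the squared norm of the row so far. Choose a rational $s>0$ with $s^2\ne q$, and put $\frac12(q/s-s)\ne0$ in the second private column. The squared norm becomes
$$q+\tfrac14\left(\tfrac qs-s\right)^2=\left(\tfrac12\left(\tfrac qs+s\right)\right)^2 .$$
Divide the row by $\frac12(q/s+s)$, a positive element of $F$. We obtain orthonormal rows $r_1,\dots,r_k\in F^n$ with pattern $P$.

**Step 3: completion over $F$.** Gram–Schmidt would require square roots, so we use reflections. Suppose $O$ is orthogonal over $F$ with first $j<k$ rows $r_1,\dots,r_j$; start with $O=I$, $j=0$. Let $o$ be row $j+1$ of $O$ and $w=o-r_{j+1}$. If $w=0$, go on to $j+1$. Otherwise $w\cdot w\neq 0$ and the reflection $x\mapsto x-2\frac{x\cdot w}{w\cdot w}w$ is defined over $F$; apply it to every row of $O$, that is, multiply $O$ on the right by its matrix. The result is again orthogonal over $F$. The rows $r_1,\dots,r_j$ are fixed, since they are orthogonal to $o$ and to $r_{j+1}$, hence to $w$. As $o$ and $r_{j+1}$ are unit vectors, $w\cdot w=2-2\,o\cdot r_{j+1}=2\,o\cdot w$, so $o$ is sent to $o-w=r_{j+1}$. After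 $k$ steps the first $k$ rows are $r_1,\dots,r_k$. Let $B_0$ be the block of the remaining $m=n-k\ge1$ rows.

**Step 4: no column of $B_0$ is zero.** This prepares for removing the zeros of $B_0$. Suppose column $j$ of $B_0$ is zero. Then $e_j$ is orthogonal to all rows of $B_0$, so it lies in the span of the orthonormal $r_1,\dots,r_k$, and $e_j=\sum_i(e_j\cdot r_i)r_i=\sum_i(r_i)_jr_i$. For each $i$, choose a private column $c\neq j$ of row $i$; there are two private columns, so one exists. Only $r_i$ has a nonzero entry in column $c$. Comparing entries in column $c$ gives $0=(r_i)_j(r_i)_c$, so $(r_i)_j=0$. This holds for every $i$, hence $e_j=0$, a contradiction.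

**Step 5: a bottom block without zeros.** We look for a rational orthogonal $m\times m$ matrix $U$ such that $UB_0$ has no zero entry. Let $b_1,\dots,b_n\ne0$ be the columns of $B_0$. If $m=1$, all entries of $B_0$ are already nonzero; take $U=(1)$. Let $m\ge2$. For skew-symmetric $K$ put $U(K)=(I-K)(I+K)^{-1}$, which is orthogonal by Lemma 1. For $1\le l\le m$ and $1\le j\le n$,
$$P_{l,j}(K)=\det(I+K)\,\bigl(U(K)b_j\bigr)_l=\bigl((I-K)\operatorname{adj}(I+K)\,b_j\bigr)_l$$
is a polynomial with real coefficients in the $m(m-1)/2$ above-diagonal entries of $K$. It is not the zero polynomial:

* If $(b_j)_l\ne0$, then $P_{l,j}(0)=(b_j)_l\ne0$.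
* If $(b_j)_l=0$, choose $p\ne l$ with $(b_j)_p\ne0$. Let $K$ have $K_{lp}=-1$, $K_{pl}=1$ and zeros elsewhere. On the coordinates $(l,p)$ it acts as $T=\begin{pmatrix}0&-1\\1&0\end{pmatrix}$ with $T^2=-I$, and $(I-T)(I+T)^{-1}=\frac12(I-T)^2=-T=\begin{pmatrix}0&1\\-1&0\end{pmatrix}$. So $(U(K)b_j)_l=(b_j)_p\neq0$, while $\det(I+K)\ne0$.

The product of the $mn$ polynomials $P_{l,j}$ is therefore a nonzero polynomial. A nonzero real polynomial does not vanish at all rational points (in one variable it has finitely many roots; then use induction on the number of variables). So there is a rational skew $K$ with all $P_{l,j}(K)\ne0$, and $U=U(K)$ is a rational orthogonal matrix such that $UB_0$ has no zero entry.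

Replacing $B_0$ by $UB_0$ multiplies the matrix of Step 3 on the left by the orthogonal matrix $I_k\oplus U$. The result is orthogonal over $F$ with pattern $Z$. $\square$

## 8. Polynomial systems in nonzero unknowns

A prescribed support can carry only nonzero values, so we want unknowns that are never zero.

**Definition.** An **elementary system** has unknowns $y_0,\dots,y_N$, all required to be **nonzero**, and equations of the types

* (U) $y_0=1$;
* (M) $y_ky_l=y_r$;
* (L) $\sum_{t=1}^r\varepsilon_t\,y_{k_t}=0$ with $r\ge1$ and $\varepsilon_t=\pm1$, where repetitions among the $k_t$ are allowed.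

**Lemma 5.** From $f_1,\dots,f_s\in\mathbb Z[x_1,\dots,x_m]$ one can effectively construct an elementary system, containing (U), such that for every $F\subseteq\mathbb R$: the elementary system has a solution in $F\setminus\{0\}$ if and only if $f_1=\dots=f_s=0$ has a solution in $F^m$.

*Proof.* Discard the $f_j$ that are identically $0$. Substitute $x_i=u_i-v_i$ in the others and expand in monomials in the $u$'s and $v$'s. No expansion is zero, since putting all $v_i=0$ recovers $f_j$ in the variables $u_i$. Take as unknowns all $u_i$ and $v_i$, the monomial $1$ (called $y_0$, with equation (U)), and all further monomials needed to build those in the expansions one factor at a time; each monomial of degree at least $2$ is tied by an equation (M) to a monomial of degree one less and a single variable. Write each $f_j=0$ as an equation (L), repeating a monomial with coefficient $c$ exactly $|c|$ times with the sign of $c$.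

In a solution of the elementary system in $F\setminus\{0\}$, the unknown of each monomial has, by (U), (M) and induction on the degree, the value of that monomial at the $u_i,v_i$. So $x_i=u_i-v_i\in F$ solves $f_1=\dots=f_s=0$. Conversely, let $x\in F^m$ be a solution. Choose a positive integer $T$ with $x_i+T\ne0$ for all $i$, and put $u_i=x_i+T$, $v_i=T$. All $u_i,v_i$ are nonzero, so all monomials are nonzero, and all equations hold. $\square$

Example: for $f=x^2-2$ the unknowns are $y_0,\,u,\,v,\,uu,\,uv,\,vv$, with three equations (M) and the equation (L) $uu-uv-uv+vv-y_0-y_0=0$, of length $r=6$. Over $F=\mathbb Q(\sqrt2)$, the solution $x=\sqrt2$ with $T=1$ gives $u=\sqrt2+1$, $v=1$. The splitting $x=u-v$ matters already for $f=x$: the solution $x=0$ is not allowed as the value of an unknown, but $u=v=1$ is.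

## 9. Addition and multiplication by orthogonality

**Lemma 6.** From an elementary system containing (U) one can effectively construct a scheme such that for every $F\subseteq\mathbb R$: the scheme has an $F$-realization if and only if the system has a solution in $F\setminus\{0\}$.

The plan is this. Coordinate $0$ serves as a unit of measurement, and the number $y$ is stored by a vector $e_0+ye_1$. We need the ratio $1$ between coordinates, in order to copy a number from one coordinate to another, and tools for products and sums. Fixing the ratio $1$ is the delicate part. Changing the sign of one coordinate in all vectors preserves supports and inner products, so a scheme can determine a ratio at best up to sign; the sign must be removed by this very symmetry. An auxiliary coordinate $h$ is used to force the square of a ratio to be $1$.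

*Construction.* Let $D\ge2$ be at least the length $r$ of every equation (L), and $\Omega=\{h,0,1,\dots,D\}$. Below, supports are in braces, and $\perp$ lists the pairs of $E$.

1. For $1\le i\le D$: rows $u_i,v_i\,\{h,0,i\}$; $p_i,p_i'\,\{h,0\}$; $q_i,q_i'\,\{h,i\}$; $R_i\,\{0,i\}$; with $p_i\perp u_i$, $p_i\perp p_i'$, $p_i'\perp v_i$, $q_i\perp u_i$, $q_i\perp q_i'$, $q_i'\perp v_i$, $R_i\perp u_i$, $R_i\perp v_i$.
2. For $2\le i\le D$: $T_i\,\{0,1,i\}\perp R_1,R_i$; $S_i\,\{1,i\}\perp T_i$; $S_i'\,\{1,i\}\perp S_i$.
3. For each unknown $y_k$: $Y_k\,\{0,1\}$; $N_{k,1}\,\{0,1\}\perp Y_k$; and for $2\le i\le D$: $W_{k,i}\,\{0,1,i\}\perp N_{k,1},S_i$; $N_{k,i}\,\{0,i\}\perp W_{k,i}$.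
4. For (U): $Y_0\perp R_1$.
5. For each equation (M) $y_ky_l=y_r$, new rows $Q\,\{0,1,2\}\perp N_{k,1},N_{r,2}$; $C\,\{0,1,2\}\perp R_1,N_{l,2}$; $B\,\{1,2\}\perp C,Q$.
6. For each equation (L), new rows $A\,\{0,1,\dots,r\}\perp N_{k_t,t}$ for $1\le t\le r$; $G\,\{1,\dots,r\}\perp A$; and for $2\le t\le r$: $G\perp S_t$ if $\varepsilon_t=\varepsilon_1$, and $G\perp S_t'$ if $\varepsilon_t=-\varepsilon_1$.

*From a realization to a solution.* Let an $F$-realization be given. Rescaling single vectors by nonzero elements of $F$ changes nothing.

**(1) The ratio $\pm1$, made $1$.** Scale $u_i=e_h+\alpha e_0+\beta e_i$ and $v_i=e_h+\alpha'e_0+\beta'e_i$. From $p_i\perp u_i$ we get $p_i\propto e_h-\alpha^{-1}e_0$, from $p_i'\perp p_i$ we get $p_i'\propto e_h+\alpha e_0$, and from $p_i'\perp v_i$ we get $1+\alpha\alpha'=0$, that is, $\alpha'=-1/\alpha$. In the same way, $q_i$ and $q_i'$ give $\beta'=-1/\beta$. Write $R_i\propto e_0+m_ie_i$. Orthogonality to $u_i$ gives $\alpha+m_i\beta=0$, so $m_i=-\alpha/\beta$. Orthogonality to $v_i$ gives $-1/\alpha-m_i/\beta=0$, so $m_i=-\beta/\alpha$. Multiplying, $m_i^2=1$. If $m_i=1$, negate coordinate $i$ in all vectors of the realization. This preserves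 supports and inner products, replaces $m_i$ by $-m_i$, and leaves the other $m_{i'}$ alone. So we may assume $R_i\propto e_0-e_i$ for all $1\le i\le D$.

**(2) Comparing coordinates $1$ and $i$.** From $T_i\perp e_0-e_1$ and $T_i\perp e_0-e_i$ we get $T_i\propto e_0+e_1+e_i$. Then $S_i\propto e_1-e_i$ and $S_i'\propto e_1+e_i$.

**(3) Storing a number and copying it.** Define $y_k\in F\setminus\{0\}$ by $Y_k\propto e_0+y_ke_1$. Then $N_{k,1}\propto e_0-y_k^{-1}e_1$. Since $W_{k,i}\perp N_{k,1}$, its coordinate $1$ is $y_k$ times its coordinate $0$; since $W_{k,i}\perp e_1-e_i$, its coordinates $1$ and $i$ agree. So $W_{k,i}\propto e_0+y_ke_1+y_ke_i$, and $N_{k,i}\propto e_0-y_k^{-1}e_i$. Hence, for every vector $z$ and $1\le i\le D$,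
$$z\perp N_{k,i}\iff z_i=y_kz_0. \tag{4}$$
So $N_{k,i}$ is a tool that writes $y_k$ into coordinate $i$.

**(4) The unit.** $Y_0\perp e_0-e_1$ gives $y_0=1$.

**(5) Products.** By (4), $Q\propto e_0+y_ke_1+y_re_2$, and $C\propto e_0+e_1+y_le_2$. From $B\perp C$ we get $B\propto e_1-y_l^{-1}e_2$. Then $B\perp Q$ says $y_k-y_r/y_l=0$, that is, $y_ky_l=y_r$.

**(6) Sums.** By (4), $A\propto e_0+\sum_{t=1}^r y_{k_t}e_t$. The relations $G\perp e_1-e_t$ or $G\perp e_1+e_t$ force coordinate $t$ of $G$ to be $\varepsilon_t\varepsilon_1$ times coordinate $1$, so $G\propto\sum_t\varepsilon_te_t$. Then $G\perp A$ says $\sum_t\varepsilon_ty_{k_t}=0$.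

So the $y_k$ are nonzero elements of $F$ that solve the elementary system.

*From a solution to a realization.* Given a solution in $F\setminus\{0\}$, put
$$u_i=e_h+e_0+e_i,\quad v_i=e_h-e_0-e_i,\quad p_i=e_h-e_0,\quad p_i'=e_h+e_0,$$
$$q_i=e_h-e_i,\quad q_i'=e_h+e_i,\quad R_i=e_0-e_i .$$
The eight relations of item 1 are checked at once; for instance $p_i'\cdot v_i=1-1=0$ and $R_i\cdot v_i=-1+1=0$. Take all other vectors equal to the expressions displayed in (2), (3), (5), (6). Their supports are as prescribed because all $y_k\ne0$, and their entries lie in $F$. The relations hold: those of items 2 and 3 by the computations above; $Y_0\perp R_1$ because $y_0=1$; $B\cdot Q=y_k-y_r/y_l=0$ because $y_ky_l=y_r$; $G\cdot A=\sum_t\varepsilon_ty_{k_t}=0$; and the remaining relations of items 5 and 6 by (4) and by the form of $R_1$, $S_t$, $S_t'$. $\square$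

**Proof of Theorem B.** Apply Lemma 5, then Lemma 6, then Lemma 4. All three constructions are effective, none depends on $F$, and each preserves solvability over every $F$ in both directions. $\blacksquare$

## 10. Which fields suffice, and a decision problem

Recall the Tarski–Seidenberg transfer principle: if a finite system of polynomial equations and inequations with coefficients in a real closed field $F_0$ has a solution in a larger real closed field, it has one in $F_0$. The real algebraic numbers form a real closed field contained in $\mathbb R$.

**Proof of Theorem C.** *(ii)$\Rightarrow$(i).* Fix a zero-pattern of a real orthogonal $n\times n$ matrix. The real orthogonal matrices with this pattern are given by the equations $X^TX=I$ and $X_{ij}=0$ at the zeros, and the inequations $X_{ij}\ne0$ elsewhere, all with integer coefficients. This system has a solution in $\mathbb R$, so by transfer it has one in the real algebraic numbers, which lie in $F$.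

*(i)$\Rightarrow$(ii).* We prove the contrapositive: from a real algebraic $\alpha\notin F$ we build a pattern that is $\mathbb R$-realizable and not $F$-realizable. Let $f\in\mathbb Z[t]$ be a nonzero polynomial with $f(\alpha)=0$. It may have other roots that do lie in $F$, so we must single out $\alpha$. Since $f$ has finitely many roots, there are rationals $p<\alpha<q$ such that $\alpha$ is the only root of $f$ in $[p,q]$. Consider, with denominators cleared, the system
$$f(t)=0,\qquad t-p=s^2,\qquad q-t=w^2 .$$
Over $\mathbb R$ it has the solution $t=\alpha$, $s=\sqrt{\alpha-p}$, $w=\sqrt{q-\alpha}$. In a solution in $F\subseteq\mathbb R$, squares are nonnegative, so $t\in[p,q]$ is a root of $f$; thus $\alpha=t\in F$, which is false. So the system is solvable in $\mathbb R$ and not in $F$. Apply Theorem B: the same pattern $Z$ is $\mathbb R$-realizable, so it is the zero-pattern of a real orthogonal matrix, and it is not $F$-realizable. $\blacksquare$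

In particular, replacing $\mathbb Q$ in the conjecture by any real number field still gives a false statement: a field of degree $d$ over $\mathbb Q$ does not contain $2^{1/(d+1)}$, which has degree $d+1$ by Eisenstein's criterion. The same holds for the field of real constructible numbers, which does not contain $2^{1/3}$. The field of real algebraic numbers is the smallest subfield of $\mathbb R$ for which the analogous statement holds: it satisfies (ii), and every field satisfying (i) contains it.

**Proof of Corollary D.** Suppose rational realizability of zero-patterns is decidable. Given a polynomial system over $\mathbb Z$, construct $Z$ by Theorem B and decide whether $Z$ is $\mathbb Q$-realizable; by Theorem B with $F=\mathbb Q$ this decides whether the system has a solution in $\mathbb Q$. Conversely, suppose solvability in $\mathbb Q$ of polynomial systems over $\mathbb Z$ is decidable. A given pattern is realized by a rational orthogonal matrix exactly when the system consisting of $X^TX=I$, of $X_{ij}=0$ at the prescribed zeros, and of $X_{ij}t_{ij}=1$ with new unknowns $t_{ij}$ at all other positions is solvable in $\mathbb Q$. So rational realizability is decidable. $\blacksquare$
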